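\title{The cyclic deficiency of a graph can be quadratic in the number of vertices}

\begin{abstract}
A proper edge coloring with colors $1,\dots,t$ is a cyclic interval coloring if the colors at each vertex are consecutive modulo $t$. The cyclic deficiency $\mathrm{def}_c(G)$ is the least number of pendant edges whose attachment to $G$ yields a graph with such a coloring. We disprove the conjecture that $\mathrm{def}_c(G)\le |V(G)|$ for every graph $G$: an explicit graph on $577$ vertices has cyclic deficiency at least $1152$. We also determine the extremal order. The maximum of $\mathrm{def}_c$ over graphs on $n$ vertices is $(\frac14+o(1))n^2$, the supremum of $\mathrm{def}_c(G)/|V(G)|$ over graphs of maximum degree $\Delta$ is $(\frac14+o(1))\Delta$, and both statements hold for the ordinary deficiency as well.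
\end{abstract}

\section{The problem and the results}\label{sec:intro}

All graphs are finite and undirected, without loops or multiple edges, and $d_v$ denotes the degree of a vertex $v$. An edge coloring is \emph{proper} if edges with a common end receive different colors. An \emph{interval coloring} is a proper edge coloring by integers in which the colors at each vertex form a set of consecutive integers. A \emph{cyclic interval $t$-coloring} is a proper edge coloring with colors from $\{1,\dots,t\}$ in which the colors at each vertex $v$ are $a,a+1,\dots,a+d_v-1$ modulo $t$ for some $a$; the colors stand on a circle, and $1$ follows $t$. An interval coloring, shifted so that its colors lie in $\{1,\dots,t\}$, is a cyclic interval $t$-coloring. The converse fails for the triangle: three distinct integers cannot pairwise differ by $1$, but any two of the colors $1,2,3$ are consecutive modulo $3$.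

To \emph{attach a pendant edge} at $v$ is to add a new vertex of degree $1$ joined to $v$. The new vertex imposes no condition, so a pendant edge is a way of filling one gap among the colors at $v$. The \emph{deficiency} $\mathrm{def}(G)$ is the least number of pendant edges whose attachment to $G$ yields a graph with an interval coloring, and the \emph{cyclic deficiency} $\mathrm{def}_c(G)$ is the least number whose attachment yields a graph with a cyclic interval $t$-coloring for some $t$. Thus $\mathrm{def}_c(G)\le\mathrm{def}(G)$. Suppose that, in some proper edge coloring of $G$ by integers, the colors at each non-isolated vertex $v$ lie in a set of $h_v$ consecutive integers. At most $h_v-d_v$ integers between the smallest and the largest color at $v$ are missing at $v$, and attaching one pendant edge of each missing color gives an interval coloring. Hence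
\begin{equation}\label{eq:fill}
\mathrm{def}(G)\le\sum_{v:\,d_v\ge1}(h_v-d_v),
\end{equation}
and in particular both parameters are finite.

In the simplest classes of graphs the cyclic deficiency is small. A forest has deficiency $0$: root each component, use the colors $1,\dots,d_r$ at the root $r$, and at a vertex $v$ whose edge toward the root has color $a$ give the other edges the colors $a+1,\dots,a+d_v-1$. At the other extreme, recall \emph{Vizing's theorem}: a graph of maximum degree at most $\Delta$ has a proper edge coloring with $\Delta+1$ colors. Any $\Delta$ of the colors $1,\dots,\Delta+1$ are consecutive modulo $\Delta+1$, so for a graph of maximum degree $\Delta$ it suffices to attach $\Delta-d_v$ pendant edges, with colors missing at $v$, at each vertex of degree at least $2$: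
\begin{equation}\label{eq:vizing}
\mathrm{def}_c(G)\le\sum_{v:\,d_v\ge2}(\Delta-d_v).
\end{equation}
So regular graphs have cyclic deficiency $0$, and one pendant edge per vertex is enough when $\Delta\le3$ or when all degrees are at least $\Delta-1$. These cases suggest the following conjecture, posed in \cite{source}: \emph{$\mathrm{def}_c(G)\le|V(G)|$ for every graph $G$.}

The conjecture is false. The cases above have either no cycles or nearly equal degrees, and the counterexamples have short cycles through vertices of very different degrees. The \emph{cone} over a graph $H$ is obtained from $H$ by adding one vertex $u$, the \emph{hub}, joined to all vertices of $H$. The \emph{rook's graph} $K_q\,\square\,K_q$ has as vertices the pairs $(a,b)$ with $1\le a,b\le q$, two pairs being adjacent when they agree in exactly one coordinate.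

\begin{theorem}\label{thm:rook}
For $q\ge2$ let $G_q$ be the cone over $K_q\,\square\,K_q$. Then $|V(G_q)|=q^2+1$ and
\[
\mathrm{def}_c(G_q)\ \ge\ \frac13\Big\lfloor\frac{q^4}{4}\Big\rfloor-2q^2(q-1).
\]
In particular $\mathrm{def}_c(G_{24})\ge1152>577=|V(G_{24})|$, and $\mathrm{def}_c(G_q)/|V(G_q)|\to\infty$, so that no bound $\mathrm{def}_c(G)\le C|V(G)|$ holds with a constant $C$.
\end{theorem}

On $n$ vertices these graphs have cyclic deficiency at least $(\frac1{12}-o(1))n^2$, while \eqref{eq:vizing} gives the upper bound $n\Delta\le n^2$. The next two theorems show that the right constant is $\frac14$.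

\begin{theorem}\label{thm:lower}
For every $m\ge3$ there is a graph $G$ on $m+1$ vertices with maximum degree $m$ and
\[
\mathrm{def}_c(G)\ \ge\ \frac{m^2}{4}-12\,m^{5/3}\ln m .
\]
\end{theorem}

\begin{theorem}\label{thm:upper}
Every graph $G$ on $n$ vertices with maximum degree $\Delta\ge2$ satisfies
\[
\mathrm{def}_c(G)\le\mathrm{def}(G)\le n\Big(\frac{\Delta}{4}+13\,\Delta^{3/4}(\ln\Delta)^{1/4}\Big).
\]
\end{theorem}

\begin{corollary}\label{cor:main}
As $n\to\infty$ and $\Delta\to\infty$, respectively,
\[
\max_{|V(G)|=n}\mathrm{def}_c(G)=\Big(\frac14+o(1)\Big)n^2,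
\qquad
\sup_{\Delta(G)=\Delta}\frac{\mathrm{def}_c(G)}{|V(G)|}=\Big(\frac14+o(1)\Big)\Delta .
\]
Both statements also hold with $\mathrm{def}$ in place of $\mathrm{def}_c$. The lower bound in the second statement is attained by arbitrarily large graphs.
\end{corollary}

\begin{remark}\label{rem:allcolors}
We do not require that all colors $1,\dots,t$ occur, and requiring it changes nothing. If some color is unused in a cyclic interval $t$-coloring, rotate the circle so that this color is $t$; the result is an interval coloring with colors in $\{1,\dots,t-1\}$. If a color $k$ is unused in an interval coloring, the colors at each vertex lie entirely below or entirely above $k$, so lowering all colors greater than $k$ by $1$ keeps the coloring an interval coloring. Repeating this leads to an interval coloring that uses all of $1,\dots,t'$ for some $t'$.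
\end{remark}

\section{Spokes of a cone: far apart on the circle, close along paths}\label{sec:cones}

Both lower bounds come from one tension. The edges at the hub of a cone, its \emph{spokes}, have distinct colors, so most pairs of them are far apart on the circle. But a path in $H$ through vertices of small degree forces the spokes at its ends to have nearby colors.

Throughout Sections \ref{sec:cones}--\ref{sec:random}, $G$ is the cone with hub $u$ over a graph $H$ on $m$ vertices, $G'$ is obtained from $G$ by attaching $p(v)$ pendant edges at each vertex $v$, and $c$ is a cyclic interval $t$-coloring of $G'$. The distance on the circle of colors is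
\[
\mathrm{dist}(a,b)=\min_{j\in\mathbb Z}|a-b-jt|.
\]
It depends only on the residues of $a$ and $b$ modulo $t$, satisfies the triangle inequality, is at most $|a-b|$, and equals $\min(b-a,\,t-(b-a))$ when $0\le b-a\le t$. For $x,y\in V(H)$ let $\delta(x,y)=\mathrm{dist}(c(ux),c(uy))$ be the distance between the colors of their spokes. The \emph{weight} of $v\in V(H)$ is
\[
w(v)=\deg_{G'}(v)-1=\deg_H(v)+p(v)\ \ge0 .
\]
With $e(H)$ the number of edges of $H$, the number of attached edges is at least
\begin{equation}\label{eq:count}
\sum_{v\in V(H)}p(v)=\sum_{v\in V(H)}w(v)-2e(H).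
\end{equation}
So we want a sparse graph $H$ in which every coloring forces a large total weight.

\begin{lemma}\label{lem:far}
Enumerate $V(H)=\{v_0,\dots,v_{m-1}\}$ so that the colors $a_i=c(uv_i)$ increase with $i$. Then
\[
\delta(v_i,v_j)\ge\min\big(j-i,\ m-(j-i)\big)\qquad\text{for } i<j .
\]
Consequently, for each $x\in V(H)$ there is $y\in V(H)$ with $\delta(x,y)\ge\lfloor m/2\rfloor$, and $\sum_{y\in V(H)}\delta(x,y)\ge\lfloor m^2/4\rfloor$.
\end{lemma}

\begin{proof}
Since $1\le a_0<\dots<a_{m-1}\le t$ are integers, $a_j-a_i\ge j-i$, $a_i\ge i+1$ and $t-a_j\ge m-1-j$. Adding the last two inequalities gives $t-(a_j-a_i)\ge m-(j-i)$, which proves the first claim.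

Fix $x=v_i$. As $j$ runs over the indices other than $i$, the residue $s$ of $j-i$ modulo $m$ takes each of the values $1,\dots,m-1$ once, and $\{s,m-s\}=\{|j-i|,\,m-|j-i|\}$, so $\delta(v_i,v_j)\ge\min(s,m-s)$. The value $s=\lfloor m/2\rfloor$ gives the vertex $y$. The sum $\sum_{s=1}^{m-1}\min(s,m-s)$ is $2(1+\dots+(k-1))+k=k^2$ for $m=2k$ and $2(1+\dots+k)=k(k+1)$ for $m=2k+1$; in both cases it equals $\lfloor m^2/4\rfloor$.
\end{proof}

Only properness at the hub was used, so the lemma holds for every $t$, and pendant edges at the hub do not weaken it.

\begin{lemma}\label{lem:path}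
If $x=z_0,z_1,\dots,z_k=y$ is a path in $H$, then $\delta(x,y)\le w(z_0)+w(z_1)+\dots+w(z_k)$.
\end{lemma}

\begin{proof}
The colors at a vertex $z\in V(H)$ are $a,a+1,\dots,a+w(z)$ modulo $t$ for some $a$, so any two of them are at distance at most $w(z)$. Consecutive edges of the sequence $uz_0,\ z_0z_1,\ \dots,\ z_{k-1}z_k,\ z_ku$ meet at $z_0,z_1,\dots,z_k$ in turn, and the triangle inequality gives the bound.
\end{proof}

\begin{example}\label{ex:tree}
Let $H$ be the tree in which a root $r$ has three children, each of these has two children, and each of those has two children, which are leaves. It has $m=1+3+6+12=22$ vertices, and all vertices other than the leaves have degree $3$. If no pendant edge is attached, then $w=\deg_H$, and the path from $r$ to any vertex $y$ has weight at most $3+3+3+1=10$, so $\delta(r,y)\le10$ by Lemma \ref{lem:path}. Lemma \ref{lem:far} provides a vertex $y$ with $\delta(r,y)\ge11$. Hence the cone over this tree, a graph on $23$ vertices, has $\mathrm{def}_c\ge1$.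
\end{example}

The example also shows what must be added. The lower bounds on $\delta(x,y)$ in Lemma \ref{lem:far} never exceed $\lfloor m/2\rfloor$. If all paths used in the argument pass through one vertex $r$, then the resulting inequalities all hold with $p(r)=\lfloor m/2\rfloor$ and $p=0$ elsewhere, and this is less than the number of vertices. To force many pendant edges we need many far pairs, joined by short paths that share the load evenly among the vertices.

\section{The cone over the rook's graph}\label{sec:rook}

The rook's graph has $m=q^2$ vertices of degree only $2(q-1)$, and any two squares of the board are joined by a rook's path with at most one turn. Choosing the corner by a fixed rule spreads the load perfectly.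

\begin{proof}[Proof of Theorem \ref{thm:rook}]
Let $H=K_q\,\square\,K_q$ and $m=q^2$. For an ordered pair of vertices $x=(a,b)$, $y=(a',b')$ put $z=(a,b')$. We claim that
\begin{equation}\label{eq:three}
\delta(x,y)\le w(x)+w(z)+w(y).
\end{equation}
If $a\ne a'$ and $b\ne b'$, then $x,z,y$ is a path and \eqref{eq:three} is Lemma \ref{lem:path}. If $x$ and $y$ agree in exactly one coordinate, they are adjacent, so $\delta(x,y)\le w(x)+w(y)$, and $w(z)\ge0$. If $x=y$, the left side is $0$.

Sum \eqref{eq:three} over all $m^2$ ordered pairs $(x,y)$. Each vertex occurs $m$ times as $x$, $m$ times as $y$, and $m$ times as $z$, because for given $z=(a,b')$ the coordinates $b$ and $a'$ are free. With Lemma \ref{lem:far} on the left,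
\[
m\Big\lfloor\frac{m^2}{4}\Big\rfloor\le\sum_{x,y}\delta(x,y)\le3m\sum_{v\in V(H)}w(v).
\]
Since $2e(H)=q^2\cdot2(q-1)$, formula \eqref{eq:count} shows that at least $\frac13\lfloor q^4/4\rfloor-2q^2(q-1)$ pendant edges were attached.

For $q=24$ the bound is $27648-26496=1152$, and $|V(G_{24})|=577$. As $q\to\infty$ the bound is asymptotic to $q^4/12$, while $|V(G_q)|=q^2+1$.
\end{proof}

The value $24$ is the first for which this bound exceeds the number of vertices: the bound is at most $q^2\big(\frac{q^2}{12}-2q+2\big)$, and the convex function $\frac{q^2}{12}-2q+2$ is less than $1$ at $q=1$ and at $q=23$.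

\section{Antipodal matchings and the constant $\frac14$}\label{sec:random}

In the proof above an average pair has $\delta(x,y)\ge m/4$, roughly, and three vertices share this distance, which forces an average weight of $m/12$. Both factors can be improved. A pair that is antipodal in the order of Lemma \ref{lem:far} has $\delta(x,y)\ge\lfloor m/2\rfloor$, and if $x$ and $y$ are adjacent, only two vertices share the distance. A matching of nearly antipodal pairs that covers almost all vertices would therefore force an average weight of about $m/4$.

The difficulty is that the order is chosen by the coloring, after $H$ is fixed. So $H$ must contain such a matching for \emph{every} order of its vertices, and by \eqref{eq:count} it must still have $o(m^2)$ edges. (The complete graph has all the matchings, but its cone is regular and has cyclic deficiency $0$.) A sparse graph with an edge between any two disjoint sets of moderate size has both properties.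

\begin{lemma}\label{lem:H}
Let $m\ge3$ and $s\ge1$ be integers with $4\ln m<s$. There is a graph $H$ on $m$ vertices with $2e(H)\le 8m^2\ln m/s$ in which any two disjoint sets of $s$ vertices are joined by an edge.
\end{lemma}

\begin{proof}
Join each pair of the $m$ vertices independently with probability $\rho=4\ln m/s<1$. There are at most $m^{2s}$ pairs of disjoint $s$-sets, and each has no edge between its sets with probability $(1-\rho)^{s^2}\le e^{-\rho s^2}=m^{-4s}$. So the second property fails with probability at most $m^{-2s}<\frac12$. The expected number of edges is at most $\rho m^2/2$, so Markov's inequality, $\Pr(Y\ge a)\le\mathbb E[Y]/a$ for $Y\ge0$ and $a>0$, gives $\Pr(e(H)\ge\rho m^2)\le\frac12$. With positive probability neither failure occurs.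
\end{proof}

\begin{proof}[Proof of Theorem \ref{thm:lower}]
If $12m^{5/3}\ln m\ge m^2/4$, the star with $m$ edges satisfies the claim trivially. So assume $m^{1/3}>48\ln m$; as $m\ge3$, we have $\ln m>1$ and $m^{1/3}>48$. Put
\[
s=\lceil m^{1/3}\rceil,\qquad b=\lceil m^{2/3}\rceil,\qquad k=\lfloor m/2\rfloor .
\]
Then $4\ln m<s\le b$, and $b\le 2m^{2/3}<m/24\le k$. Let $H$ be given by Lemma \ref{lem:H}, so that $2e(H)\le8m^{5/3}\ln m$, and let $G$ be the cone over $H$. It has $m+1$ vertices and maximum degree $m$. Take $G'$, $c$ and the enumeration $v_0,\dots,v_{m-1}$ as in Section \ref{sec:cones}.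

We cannot expect $v_i$ to be adjacent to its exact antipode $v_{i+k}$, so we match short blocks to the opposite blocks. Inside $\{v_0,\dots,v_{k-1}\}$ take $r=\lfloor k/b\rfloor$ disjoint blocks $B_1,\dots,B_r$, each consisting of $b$ vertices with consecutive indices, and let $B'_\ell=\{v_{i+k}:v_i\in B_\ell\}$. The indices of $B'_\ell$ lie in $\{k,\dots,2k-1\}$, so all $2r$ sets are disjoint.

Let $M_\ell$ be a maximum matching among the edges of $H$ between $B_\ell$ and $B'_\ell$. It leaves $b-|M_\ell|$ vertices unmatched on each side, with no edge between the two unmatched sets, since such an edge would extend $M_\ell$. By the choice of $H$ we get $b-|M_\ell|<s$, so $|M_\ell|>b-s$.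

Let $v_iv_j\in M_\ell$ with $v_i\in B_\ell$ and $v_j\in B'_\ell$. Both $v_i$ and $v_{j-k}$ lie in $B_\ell$, so $|j-k-i|<b$. Hence $j-i>k-b$ and $m-(j-i)>m-k-b\ge k-b$. Lemmas \ref{lem:far} and \ref{lem:path} give
\[
w(v_i)+w(v_j)\ge\delta(v_i,v_j)>k-b .
\]
The matchings $M_1,\dots,M_r$ are vertex-disjoint and $r\ge k/b-1=(k-b)/b$, so
\[
\sum_{v\in V(H)}w(v)\ \ge\ r(b-s)(k-b)\ \ge\ (k-b)^2\Big(1-\frac sb\Big)\ \ge\ k^2-2kb-\frac{k^2s}{b}.
\]
By \eqref{eq:count}, the number of attached edges is at least $k^2-2kb-k^2s/b-2e(H)$. The three losses are of order $mb$ (the blocks are not exactly antipodal), $m^2s/b$ (unmatched vertices) and $m^2\ln m/s$ (edges of $H$); the choice of $s$ and $b$ makes all three $m^{5/3}$ up to the logarithm. Precisely,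
\[
k^2\ge\Big(\frac{m-1}{2}\Big)^2\ge\frac{m^2}{4}-\frac m2,\qquad
2kb\le m\cdot2m^{2/3},\qquad
\frac{k^2s}{b}\le\frac{m^2}{4}\cdot\frac{2m^{1/3}}{m^{2/3}}=\frac{m^{5/3}}{2}.
\]
The number of attached edges is therefore at least $\frac{m^2}{4}-(3+8\ln m)m^{5/3}\ge\frac{m^2}{4}-12m^{5/3}\ln m$.
\end{proof}

\section{The upper bound: random positions}\label{sec:upper}

\subsection{The idea on a cone}

The graphs that gave the lower bound also show how to color economically.

\begin{example}\label{ex:cone}
Let $G$ be the cone over a graph $H$ with $m$ vertices and maximum degree $d$. Color $H$ properly with the central colors $1,\dots,d+1$. Give $\lfloor m/2\rfloor$ spokes the colors $0,-1,-2,\dots$ and the other $\lceil m/2\rceil$ spokes the colors $d+2,d+3,\dots$. The hub has $d+1$ gaps. If the spoke at $x$ has the $i$-th color below or above the central ones, the colors at $x$ lie among $i+d+1$ consecutive integers and $d_x\ge1$, so $h_x-d_x\le i+d$. The sum of the numbers $i$ is $\sum_{i\le\lfloor m/2\rfloor}i+\sum_{i\le\lceil m/2\rceil}i$, which is $k(k+1)$ for $m=2k$ and $(k+1)^2$ for $m=2k+1$, and in both cases at most $(m+1)^2/4$.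 By \eqref{eq:fill}, $\mathrm{def}(G)\le\frac{(m+1)^2}{4}+(m+1)d+1$.
\end{example}

Here each vertex $x$ has a relative position $\xi_x\in[-\frac12,\frac12]$, its spoke is colored near $m\xi_x$, and $x$ pays about $m|\xi_x|$ to reach from the center to its spoke. The average of $|\xi_x|$ is $\frac14$. With the colors of $H$ at one end rather than in the middle, the positions would fill $[0,1]$ and the average would be $\frac12$.

In a general graph every vertex $v$ plays the role of the hub: it wants its edge to $u$ colored near $d_v\xi_u$, so that its $d_v$ edges spread evenly over an interval of length $d_v$. The vertex $u$ wants the same edge near $d_u\xi_v$. We add the two wishes. Let $G$ be a graph with vertex set $V$, $|V|=n$, and maximum degree $\Delta\ge2$, let $N(v)$ be the set of neighbors of $v$ and $N[v]=N(v)\cup\{v\}$. Let $\xi_v$, $v\in V$, be independent and uniform on $[-\frac12,\frac12]$, and give each edge $uv$ the \emph{target}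
\[
X_{uv}=d_u\xi_v+d_v\xi_u\in[-\Delta,\Delta].
\]
The expression is symmetric in $u$ and $v$, so it is a function of the edge. It has the two properties that we need.

\begin{lemma}\label{lem:targets}
Let $v$ be a non-isolated vertex.
\begin{itemize}
\item[(a)] The targets $X_{uv}$, $u\in N(v)$, lie in an interval of length $\ell_v=d_v+\Delta|\xi_v|\le\frac32\Delta$.
\item[(b)] For an interval $I$ of length $L$ let $N_{v,I}$ be the number of $u\in N(v)$ with $X_{uv}\in I$. Then $\Pr(N_{v,I}\ge L+\lambda)\le e^{-2\lambda^2/\Delta}$ for every $\lambda>0$.
\end{itemize}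
\end{lemma}

\begin{proof}
(a) The term $d_u\xi_v$ lies between $0$ and $\Delta\xi_v$, and $d_v\xi_u$ lies in $[-d_v/2,d_v/2]$.

(b) We use \emph{Hoeffding's inequality}: if $Y$ is a sum of $d$ independent random variables with values in $[0,1]$, then $\Pr(Y\ge\mathbb E[Y]+\lambda)\le e^{-2\lambda^2/d}$. Condition on $\xi_v$. For $u\in N(v)$, the event $X_{uv}\in I$ says that $\xi_u$ lies in an interval of length $L/d_v$, so it has probability at most $L/d_v$. These $d_v$ events concern distinct variables $\xi_u$ and are conditionally independent. Thus $N_{v,I}$ has conditional mean at most $L$, and Hoeffding's inequality bounds the conditional probability by $e^{-2\lambda^2/d_v}\le e^{-2\lambda^2/\Delta}$ for every value of $\xi_v$.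
\end{proof}

By (b), each vertex sees about one target per unit length at most, which is what a proper coloring by integers can accommodate. To turn targets into colors we shall cut the line into segments of length $L$ and color the edges of each segment by Vizing's theorem with a separate block of slightly more than $L$ colors. By (a), the waste at $v$ will then be about $\Delta|\xi_v|$.

\subsection{The local lemma with conditioning}

Two difficulties remain. We need the bound in (b) at all vertices at once, and since $n$ may be arbitrarily large compared with $\Delta$, a union bound over vertices is useless; the Lov\'asz Local Lemma replaces it. But the event that it provides may have tiny probability, and conditioning on it could inflate $|\xi_v|$. The following form of the lemma excludes this. For events $E_1,\dots,E_n$ and $S\subseteq[n]=\{1,\dots,n\}$ let $F_S=\bigcap_{j\in S}\overline{E_j}$, with $F_\emptyset$ the whole space.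

\begin{lemma}\label{lem:lll}
Let $0<x<1$ and $D\ge0$. Suppose that for each $i$ there is a set $\Gamma_i\subseteq[n]\setminus\{i\}$ with $|\Gamma_i|\le D$ such that $E_i$ is independent of $F_S$ for every $S\subseteq[n]\setminus(\Gamma_i\cup\{i\})$, and that $\Pr(E_i)\le x(1-x)^D$. Then $\Pr(F_{[n]})>0$. Moreover, if $T\subseteq[n]$ and an event $A$ is independent of $F_{[n]\setminus T}$, then $\Pr(A\mid F_{[n]})\le\Pr(A)\,(1-x)^{-|T|}$.
\end{lemma}

\begin{proof}
We prove by induction on $|S|$ that $\Pr(F_S)>0$ and $\Pr(E_i\mid F_S)\le x$ for all $i\notin S$. For $S=\emptyset$ this holds by hypothesis. Let $S\ne\emptyset$ and assume the claim for smaller sets. If $S=S_1\cup S_2$ is a partition and $S_1=\{j_1,\dots,j_k\}$, the chain rule gives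
\begin{equation}\label{eq:chain}
\Pr(F_{S_1}\mid F_{S_2})=\prod_{\nu=1}^{k}\Big(1-\Pr\big(E_{j_\nu}\mid F_{S_2\cup\{j_1,\dots,j_{\nu-1}\}}\big)\Big)\ge(1-x)^{|S_1|},
\end{equation}
since each condition in the product involves fewer than $|S|$ events. The case $S_2=\emptyset$ shows $\Pr(F_S)>0$. For any event $A$ independent of $F_{S_2}$ we obtain
\begin{equation}\label{eq:cond}
\Pr(A\mid F_S)=\frac{\Pr(A\cap F_{S_1}\mid F_{S_2})}{\Pr(F_{S_1}\mid F_{S_2})}\le\frac{\Pr(A\mid F_{S_2})}{(1-x)^{|S_1|}}=\frac{\Pr(A)}{(1-x)^{|S_1|}} .
\end{equation}
With $A=E_i$ and $S_1=S\cap\Gamma_i$ the right side is at most $x$, which completes the induction. The last statement of the lemma is \eqref{eq:cond} with $S=[n]$ and $S_1=T$.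
\end{proof}

\subsection{Proof of Theorem \ref{thm:upper}}

\emph{Parameters.} Put
\[
\lambda=2\sqrt{\Delta\ln\Delta},\qquad L=\Delta^{3/4}(\ln\Delta)^{1/4}.
\]
The value of $\lambda$ makes the probability in Lemma \ref{lem:targets}(b) equal to $\Delta^{-8}$. The value of $L$ balances the two losses that appear below, of orders $\Delta\lambda/L$ and $L$. The hypothesis $\Delta\ge2$ gives $\Delta\ln\Delta\ge 2\ln2>1$, hence $L\ge1$ and $\lambda>2$. We record
\begin{equation}\label{eq:param}
\lambda+1\le\tfrac32\lambda=3\sqrt{\Delta\ln\Delta},\qquad
\Delta\sqrt{\Delta\ln\Delta}=L^2,\qquad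
\sqrt{\Delta\ln\Delta}=L\Big(\frac{\ln\Delta}{\Delta}\Big)^{1/4}\le L .
\end{equation}
Let $K=\lfloor2\Delta/L\rfloor+1\le2\Delta+1\le3\Delta$. The segments $I_j=[-\Delta+(j-1)L,\,-\Delta+jL)$, $1\le j\le K$, are disjoint and cover $[-\Delta,\Delta]$, because $KL>2\Delta$.

\medskip
\emph{The good event.} Let $E_v$ be the event that $N_{v,I_j}\ge L+\lambda$ for some $j$; it is empty if $v$ is isolated. By Lemma \ref{lem:targets}(b) and $\Delta^4\ge16>6$,
\[
\Pr(E_v)\le3\Delta\cdot\Delta^{-8}\le\frac{1}{2\Delta^3}.
\]
The event $E_v$ is determined by the variables $\xi_u$ with $u\in N[v]$. Let $\Gamma_v$ be the set of $w\ne v$ with $N[w]\cap N[v]\ne\emptyset$. These are the vertices at distance $1$ or $2$ from $v$, so $|\Gamma_v|\le\Delta+\Delta(\Delta-1)=\Delta^2$. If $S$ avoids $\Gamma_v\cup\{v\}$, then $E_v$ and $F_S$ are determined by disjoint sets of variables and are independent. Put $x=\Delta^{-3}$. Bernoulli's inequality $(1-x)^k\ge1-kx$ gives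
\[
x(1-x)^{\Delta^2}\ge\Delta^{-3}\Big(1-\frac1\Delta\Big)\ge\frac1{2\Delta^3}\ge\Pr(E_v).
\]
So Lemma \ref{lem:lll} applies with $D=\Delta^2$, and $F=\bigcap_{v\in V}\overline{E_v}$ has positive probability.

\medskip
\emph{Positions under the good event.} Fix $v$ and $y\ge0$, and let $A=\{|\xi_v|>y\}$. For $w\notin N[v]$ we have $v\notin N[w]$, so $E_w$ does not involve $\xi_v$, and $A$ is independent of $F_{V\setminus N[v]}$. Lemma \ref{lem:lll} with $T=N[v]$ gives $\Pr(A\mid F)\le\Pr(A)(1-x)^{-(\Delta+1)}$. Let $z=(\Delta+1)/\Delta^3=\Delta^{-2}+\Delta^{-3}\le\frac38$. Then $(1-x)^{\Delta+1}\ge1-z$, and $\frac1{1-z}\le1+2z$ for $0\le z\le\frac12$, so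
\[
(1-x)^{-(\Delta+1)}\le1+\frac{2(\Delta+1)}{\Delta^3}\le1+\frac4{\Delta^2}.
\]
Integrating over $y$ and using $\mathbb E|\xi_v|=\frac14$, we get
\[
\mathbb E\big[|\xi_v|\,\big|\,F\big]=\int_0^{1/2}\Pr\big(|\xi_v|>y\mid F\big)\,dy\le\Big(1+\frac4{\Delta^2}\Big)\frac14=\frac14+\frac1{\Delta^2}.
\]
By linearity of expectation there is an outcome in $F$ with
\begin{equation}\label{eq:outcome}
\sum_{v\in V}|\xi_v|\le n\Big(\frac14+\frac1{\Delta^2}\Big).
\end{equation}
Fix such an outcome; the rest is deterministic.

\medskip
\emph{The coloring.} For each $j$, the edges with target in $I_j$ form a graph of maximum degree less than $L+\lambda$, because no $E_v$ occurs. By Vizing's theorem this graph has a proper edge coloring with $Q=\lfloor L+\lambda\rfloor+1$ colors, and we take these to be $(j-1)Q+1,\dots,jQ$. Different segments use disjoint blocks of colors, so together these colorings form a proper edge coloring of $G$.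

Let $v$ be non-isolated. A point $y\in[-\Delta,\Delta]$ lies in the segment of index $\lfloor(y+\Delta)/L\rfloor+1$. Two targets at $v$ differ by at most $\ell_v$, so their indices differ by less than $\ell_v/L+1$. Hence the targets at $v$ lie in at most $\ell_v/L+2$ consecutive segments, and the colors at $v$ lie in a set of $h_v\le Q(\ell_v/L+2)$ consecutive integers. Using $Q\le L+\lambda+1$ and Lemma \ref{lem:targets}(a),
\[
h_v-d_v\le(\ell_v-d_v)+\frac{\ell_v(\lambda+1)}{L}+2(L+\lambda+1)
\le\Delta|\xi_v|+\frac{3\Delta(\lambda+1)}{2L}+2(L+\lambda+1).
\]
The second term is the slack of the blocks: each has $Q$ colors for a segment of length $L$. By \eqref{eq:param} it is at most $9\Delta\sqrt{\Delta\ln\Delta}/(2L)=\frac92L$. The third term comes from the two end segments and is at most $2L+6\sqrt{\Delta\ln\Delta}\le8L$. Thus $h_v-d_v\le\Delta|\xi_v|+\frac{25}{2}L$, and \eqref{eq:fill} and \eqref{eq:outcome} give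
\[
\mathrm{def}(G)\le n\Big(\frac\Delta4+\frac1\Delta+\frac{25}2L\Big)\le n\Big(\frac\Delta4+13L\Big),
\]
because $\frac1\Delta\le\frac12\le\frac L2$. This proves Theorem \ref{thm:upper}. \qed

\section{The extremal values}\label{sec:cor}

\begin{proof}[Proof of Corollary \ref{cor:main}]
Since $\mathrm{def}_c\le\mathrm{def}$, it suffices to prove the upper bounds for $\mathrm{def}$ and the lower bounds for $\mathrm{def}_c$.

\emph{Graphs on $n$ vertices.} If $\Delta\le1$, then $G$ is a forest and $\mathrm{def}(G)=0$. Otherwise $2\le\Delta\le n-1$, and the bound of Theorem \ref{thm:upper}, which increases with $\Delta$, gives $\mathrm{def}(G)\le\frac{n^2}{4}+13n^{7/4}(\ln n)^{1/4}$. Theorem \ref{thm:lower} with $m=n-1$ gives a graph on $n$ vertices with $\mathrm{def}_c\ge\frac{(n-1)^2}{4}-12n^{5/3}\ln n=\frac{n^2}{4}-O(n^{5/3}\ln n)$.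

\emph{Graphs of maximum degree $\Delta$.} The upper bound is Theorem \ref{thm:upper} divided by $n$. For the lower bound take the graph $G$ of Theorem \ref{thm:lower} with $m=\Delta$. It has maximum degree $\Delta$, and since $\Delta^2/(\Delta+1)\ge\Delta-1$,
\[
\frac{\mathrm{def}_c(G)}{|V(G)|}\ge\frac{\frac14\Delta^2-12\Delta^{5/3}\ln\Delta}{\Delta+1}\ge\frac{\Delta-1}{4}-12\Delta^{2/3}\ln\Delta .
\]
Finally, let $\widetilde G$ be the disjoint union of $N$ copies of $G$. Attach pendant edges to $\widetilde G$ so that the result has a cyclic interval $t$-coloring. Its restriction to one copy, together with the pendant edges attached to that copy, is again a cyclic interval $t$-coloring, so each copy has received at least $\mathrm{def}_c(G)$ pendant edges. Hence $\mathrm{def}_c(\widetilde G)\ge N\,\mathrm{def}_c(G)$. The graph $\widetilde G$ has maximum degree $\Delta$, its ratio $\mathrm{def}_c/|V|$ is at least that of $G$, and $N$ is arbitrary.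
\end{proof}

\begin{thebibliography}{1}

\bibitem{source}
\emph{A Proper Edge Coloring Of A Graph $G$ With Colors $1,2,\dots,t$ Is Called A Cyclic Interval $t$-Coloring If For Each Vertex $v$ Of $G$ The Edges Incident To $v$},
\texttt{https://juhe.plus/feeds/details/30966/url/}\allowbreak\texttt{99883c3204c75364776cb7de5e797039}

\end{thebibliography}
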